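# A uniform algebra with perfectoid residue fields whose v-completion is not perfectoid

## 1. The monomial $x^{-1}y^{-1}$ on two perfectoid charts

Let $K=\mathbf C_p$, with valuation $v$ normalized by $v(p)=1$ and valuation ring $\mathcal O_K$. Consider three algebras of series $\sum\lambda_{q,q'}x^qy^{q'}$ with exponents in $\mathbf Z[1/p]$ and coefficients in $K$ tending to $0$ (for every $c>0$ only finitely many coefficients satisfy $|\lambda_{q,q'}|>c$):

- $B_1=K\langle x^{\pm1/p^\infty},y^{1/p^\infty}\rangle$, where $q$ is arbitrary and $q'\ge0$;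
- $B_2=K\langle x^{1/p^\infty},y^{\pm1/p^\infty}\rangle$, where $q\ge0$ and $q'$ is arbitrary;
- $B_{12}=K\langle x^{\pm1/p^\infty},y^{\pm1/p^\infty}\rangle$, where both are arbitrary.

Give each the Gauss norm $\max|\lambda_{q,q'}|$, and write $B_a^+$ for the unit ball. All three are perfectoid. Inside $B_{12}$ the monomials tell us everything. First,
$$B:=B_1\cap B_2=K\langle x^{1/p^\infty},y^{1/p^\infty}\rangle .$$
Second, no element of $B_1$ or of $B_2$ involves the monomial $x^{-1}y^{-1}$. So $\lambda x^{-1}y^{-1}$ is not of the form $b_1-b_2$ with $b_a\in B_a$, for any $\lambda\ne0$. Even modulo $p$ the obstruction persists: for $0<\gamma<1$,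
$$p^{\gamma}x^{-1}y^{-1}\notin B_1^++B_2^++pB_{12}^+,$$
because the coefficient of $x^{-1}y^{-1}$ in an element of the right side lies in $p\mathcal O_K$.

Geometrically, $\mathrm{Spa}(B_1,B_1^+)$ and $\mathrm{Spa}(B_2,B_2^+)$ are the subsets $\{|x|=1\}$ and $\{|y|=1\}$ of the perfectoid bidisc $\mathrm{Spa}(B,B^+)$, and $\mathrm{Spa}(B_{12},B_{12}^+)$ is their intersection. On an affinoid perfectoid space the sheaf $\mathcal O^+$ has almost no higher cohomology. If the two charts covered the bidisc, then $p^\gamma x^{-1}y^{-1}$ would have to be a difference of integral functions on the charts. There is no contradiction, since the charts do not cover. They miss for instance the point $B\to K$ that takes a series to its constant coefficient, where $x$ and $y$ both vanish.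

Now imagine an algebra $A$, with two perfectoid charts $A_1,A_2$ glued along $A_{12}$, for which the missing points are absent: every rank-one point of $A$ factors through a chart. Then all residue fields of $A$ are perfectoid, because those of $A_1$ and $A_2$ are. If in addition the class of $x^{-1}y^{-1}$ still obstructs, then $A$ cannot be perfectoid. So pointwise perfectoidness and global perfectoidness would differ. Can this happen? And if one enlarges $A$ by all functions that perfectoid test spaces can see, does the discrepancy go away? That is the problem of this lecture.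

## 2. Uniform pairs, perfectoid rings, Witt coordinates and $\breve A$

Throughout, Tate rings are complete, and everything lives over $\mathbf Q_p$.

**Definition (uniform Tate–Huber pair).** A Tate ring $A$ over $\mathbf Q_p$ is *uniform* if its ring of power-bounded elements $A^\circ$ is bounded. A *uniform Tate–Huber pair* $(A,A^+)$ over $(\mathbf Q_p,\mathbf Z_p)$ consists of a uniform $A$ and an open integrally closed subring $A^+\subset A^\circ$.

Such an $A^+$ contains all topologically nilpotent elements, and it is $p$-adically complete with $A=A^+[1/p]$. For example $K\langle T\rangle$ is uniform. The ring $K[\epsilon]/\epsilon^2$ is not, since its power-bounded elements $\mathcal O_K+K\epsilon$ form an unbounded set.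

A point of $X=\mathrm{Spa}(A,A^+)$ is a continuous valuation on $A$ that is $\le1$ on $A^+$. Its *completed residue field* is the completion of $\mathrm{Frac}(A/\text{support})$ for the valuation topology. Every point has a unique rank-one generization, with the same support and the same valuation topology, hence the same completed residue field as a topological field. The rank-one points are the points of the Berkovich spectrum $\mathcal M(A)$. We use two standard consequences of uniformity.

- **(U1)** If $|f(x)|\le1$ at every rank-one point $x$, then $f\in A^\circ$.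
- **(U2)** If $f$ vanishes at every rank-one point, then $f=0$.

The second follows from the first: $p^{-n}f\in A^\circ$ for all $n$, and $\bigcap p^nA^\circ=0$ because $A^\circ$ is bounded.

**Definition (perfectoid).** A uniform Tate ring $R$ over $\mathbf Q_p$ is *perfectoid* if there is a topologically nilpotent unit $\varpi$ such that $\varpi^p$ divides $p$ in $R^\circ$ and every element of $R^\circ$ is congruent to a $p$-th power modulo $\varpi^pR^\circ$.

A perfectoid field is a field, complete for a rank-one valuation, that is perfectoid as a ring. For a perfectoid field $K$ over $\mathbf Q_p$ the value group $|K^\times|$ is $p$-divisible, so dense in $\mathbf R_{>0}$. The algebras of Section 1 are perfectoid. The algebra $K\langle T\rangle$ is not, since modulo the maximal ideal of $\mathcal O_K$ its unit ball becomes $k[T]$, where $T$ is not a $p$-th power. Its residue fields are not all perfectoid either: at the Gauss point the valuation ring has residue field $k(T)$, which is not perfect.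

**Lemma 1.** Let $R$ be perfectoid.

(i) Every $f\in R^\circ$ is congruent to a $p$-th power modulo $pR^\circ$.

(ii) Suppose $R$ is an algebra over a perfectoid field $K$ over $\mathbf Q_p$, let $R^+\subset R^\circ$ be open and integrally closed and contain $\mathcal O_K$, and let $\varpi\in K$ with $|\varpi|^p=|p|$. Then $p$-th power induces a bijection $R^+/\varpi\to R^+/p$.

*Proof.* (i) With $\varpi$ as in the definition, write $f=g_0^p+\varpi^pf_1$, $f_1=g_1^p+\varpi^pf_2$, and so on. After $N$ steps $f=\sum_{i<N}(\varpi^ig_i)^p+\varpi^{pN}f_N$. For large $N$ we have $\varpi^{pN}\in pR^\circ$, and a sum of $p$-th powers is modulo $p$ the $p$-th power of the sum.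

(ii) *Injectivity.* If $f\in R^+$ and $f^p\in pR^+=\varpi^pR^+$, then $(f/\varpi)^p\in R^+$, so $f/\varpi\in R^+$ by integral closedness. *Surjectivity.* Let $f\in R^+$ and $p=\varpi^p\nu$ with $\nu\in\mathcal O_K^\times$. By (i), $f=g_0^p+ph_0=g_0^p+\varpi^p\nu h_0$ and $\nu h_0=g_1^p+ph_1$ with $g_0,g_1,h_0,h_1\in R^\circ$. Hence
$$f=g_0^p+\varpi^pg_1^p+\varpi^pph_1\equiv(g_0+\varpi g_1)^p\pmod{p\varpi R^\circ},$$
and $p\varpi R^\circ\subset pR^+$, since $\varpi R^\circ$ consists of topologically nilpotent elements. So $g=g_0+\varpi g_1$ satisfies $g^p\in R^+$, whence $g\in R^+$, and $f\equiv g^p$ modulo $pR^+$. $\square$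

By (i), a perfectoid Tate ring that is a $K$-algebra is a perfectoid $K$-algebra in the sense of Scholze's *Perfectoid spaces*. A module over $\mathcal O_K$ is *almost zero* if it is killed by the maximal ideal $\mathfrak m$. We shall use the following facts.

- **(F1)** [Scholze, *Perfectoid spaces*, Cor. 6.7] Completed residue fields of an affinoid perfectoid space over $K$ are perfectoid.
- **(F2)** [Scholze, *Perfectoid spaces*, Thm. 6.3] If $S$ is affinoid perfectoid over $K$, then $\mathcal O(V)$ is perfectoid for each rational $V\subset S$, and $H^1(S,\mathcal O^+)$ is almost zero.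
- **(F3)** [Scholze, *Étale cohomology of diamonds*, Prop. 8.8] If $S$ is affinoid perfectoid, $H^i(S_v,\mathcal O^+)$ is almost zero for $i>0$.

**Witt coordinates.** If $R$ is a perfect $\mathbf F_p$-algebra, every $w\in W(R)$ is uniquely $\sum_{l\ge0}p^l[\tilde w_l]$ with $\tilde w_l\in R$. We call the $\tilde w_l$ the *coordinates* of $w$. They are functorial in $R$, and $[g]w$ has coordinates $g\tilde w_l$. For perfect subrings $R',R''\subset R$, $W(R')$ is the set of $w\in W(R)$ with coordinates in $R'$, so $W(R')\cap W(R'')=W(R'\cap R'')$. As an example, for $p=2$ the vector $[a]+[b]$ has coordinates beginning with $a+b$, $(ab)^{1/2}$; for $a=b=1$ in $\mathbf F_2$ this is $2=[0]+2[1]$. We write $R[T^{1/p^\infty}]$ for polynomials with exponents in $\mathbf Z[1/p]_{\ge0}$, and $R[T^{\pm1/p^\infty}]$ when exponents lie in $\mathbf Z[1/p]$. For $R$ perfect these rings are perfect, and a homomorphism over $R$ from $R[T^{1/p^\infty}]$ to a perfect $R$-algebra is determined by the image of $T$, which is arbitrary. Hence, given independent variables $\tilde w_l$ ($l\ge0$),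 a homomorphism over $R$ from $R[\tilde w_l^{1/p^\infty}]_l$ to a perfect $R$-algebra $C$ is the same as an arbitrary Witt vector in $W(C)$, the image of $w=\sum p^l[\tilde w_l]$.

**The v-completion.** For a uniform pair $(A,A^+)$ and $X=\mathrm{Spa}(A,A^+)$, the site $X_v$ has as objects the perfectoid spaces $Y$ over $X$, with v-covers as covers. For $Y$ affinoid, a map $Y\to X$ is a continuous homomorphism $(A,A^+)\to(\mathcal O(Y),\mathcal O^+(Y))$. Put
$$\breve A^+=H^0(X_v,\mathcal O^+),\qquad \breve A=\breve A^+[1/p]=H^0(X_v,\mathcal O).$$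
An element of $\breve A$ is a family of functions $f_Y\in\mathcal O(Y)$, compatible with all morphisms over $X$. Affinoid $Y$ suffice. Then $(A,A^+)\mapsto(\breve A,\breve A^+)$ is an endofunctor on uniform Tate–Huber pairs over $\mathbf Q_p$.

*Example: $A$ perfectoid.* Then $X$ is itself a final object of $X_v$, so $\breve A=A$.

*Example: $A=\mathbf Q_p$.* Let $f\in\breve A$. Its value on $\mathrm{Spa}(\mathbf C_p,\mathcal O_{\mathbf C_p})$ is an element $c\in\mathbf C_p$ fixed by all continuous automorphisms over $\mathbf Q_p$, so $c\in\mathbf Q_p$ by the Ax–Sen–Tate theorem. If $y$ is a rank-one point of an affinoid perfectoid $Y$, then the completed algebraic closure $L$ of the completed residue field of $y$ contains $\mathbf C_p$. Compatibility along $\mathrm{Spa}(L,L^\circ)\to Y$ and $\mathrm{Spa}(L,L^\circ)\to\mathrm{Spa}(\mathbf C_p,\mathcal O_{\mathbf C_p})$ gives $f_Y(y)=c$. By (U2), $f_Y=c$. So $\breve A=\mathbf Q_p$. It is not perfectoid: a topologically nilpotent unit $\varpi\in\mathbf Q_p$ has $v(\varpi^p)\ge p>1=v(p)$, so $\varpi^p\nmid p$.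

The second example shows that $\breve A$ cannot be perfectoid in general, and that one should ask something of the residue fields.

## 3. The conjecture, a counterexample and a cohomological criterion

**Conjecture** (from "Snowball Fights – Totallydisconnected", https://totallydisconnected.wordpress.com/tag/snowball-fights/)**.** Let $(A,A^+)$ be a uniform Tate–Huber pair over $\mathbf Q_p$ such that every completed residue field of $\mathrm{Spa}(A,A^+)$ is a perfectoid field. Then $\breve A$ is a perfectoid Tate ring.

The conjecture is false. For the counterexample, let $K$ be a perfectoid field of characteristic $0$ and residue characteristic $p$ containing compatible systems $p^{1/p^n}$ and $\zeta_{p^n}$ ($n\ge0$), e.g. $K=\mathbf C_p$.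

**Theorem A.** There is a uniform Tate $K$-algebra $A$, whose topology is given by a complete multiplicative norm, such that for $X=\mathrm{Spa}(A,A^\circ)$:

1. every completed residue field of $X$ is a perfectoid field;
2. $\breve A=A$ and $\breve A^+=A^\circ$;
3. $A$ is not perfectoid.

**Theorem B.** Let $(A,A^+)$ be any uniform Tate–Huber pair over $(K,\mathcal O_K)$, where $K$ is any perfectoid field over $\mathbf Q_p$. The following are equivalent: (a) $\breve A$ is perfectoid; (b) $H^1(X_v,\mathcal O^+)$ is almost zero; (c) $H^i(X_v,\mathcal O^+)$ is almost zero for all $i\ge1$.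

**Proposition C.** Let $K$ be as in Theorem B, and let $(A,A^+)$ be a uniform Tate–Huber pair over $(K,\mathcal O_K)$ with all completed residue fields perfectoid. If the Berkovich spectrum $\mathcal M(A)$ is totally disconnected, then $A$ is perfectoid.

## 4. Approximate $p$-th roots over a totally disconnected spectrum

A sensible first approach to the conjecture is to extract approximate $p$-th roots one residue field at a time and to glue. It succeeds when gluing costs nothing.

*Proof of Proposition C.* Use the spectral norm, so that by (U1) its unit ball is $A^\circ$. Let $f\in A^\circ$.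

**Step 1: a root near one point.** Let $x\in\mathcal M(A)$, with completed residue field $\mathcal H(x)$. As $\mathcal H(x)$ is perfectoid, Lemma 1(i) gives $c\in\mathcal H(x)^\circ$ with $|f(x)-c^p|\le|p|$. As $\mathrm{Frac}(A/\ker x)$ is dense in $\mathcal H(x)$, we may approximate $c$: there are $a,b\in A$ with $b(x)\ne0$ and $|f-(a/b)^p|(x)\le|p|$. The function $|fb^p-a^p|/|b|^p$ is continuous where $b\neq0$, and $|p|<|p|^{1/2}$. Since $\mathcal M(A)$ is compact, Hausdorff and totally disconnected, there is a clopen $U\ni x$ on which $b$ has no zero and $|f-(a/b)^p|\le|p|^{1/2}$.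

**Step 2: make the local root a global element.** Let $\epsilon_U\in A$ be the idempotent equal to $1$ on $U$ and $0$ elsewhere (Berkovich, *Spectral theory*, Thm. 7.4.1). The element $\epsilon_Ub+(1-\epsilon_U)$ equals $b$ on $U$ and $1$ off $U$, so it vanishes nowhere on $\mathcal M(A)$ and is invertible (loc. cit., 1.2.4). Put $g_U=\epsilon_Ua(\epsilon_Ub+1-\epsilon_U)^{-1}$. It equals $a/b$ on $U$ and $0$ off $U$.

**Step 3: glue.** By compactness finitely many such clopens cover $\mathcal M(A)$. Shrinking them we may take them disjoint, keeping the corresponding $a,b$. The sum $g$ of the $g_U$ satisfies $|f-g^p|\le|p|^{1/2}$ everywhere. Then $|g|^p\le1$ everywhere, so $g\in A^\circ$.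

**Step 4: conclude.** Choose $\varpi\in K$ with $|p|^{1/2}\le|\varpi^p|<1$. Then $\varpi^p$ divides $p$ in $A^\circ$ and $f-g^p\in\varpi^pA^\circ$ by (U1). So $A$ is perfectoid. $\square$

Disjoint clopens are used in Step 3. If $\mathcal M(A)$ is connected, there are only overlapping neighborhoods with local roots $g_U,g_{U'}$. Suppose for simplicity that both satisfy $|f-g^p|\le|p|$ and $|g|\le1$ on the overlap. Since $(g_U-g_{U'})^p\equiv g_U^p-g_{U'}^p$ modulo $p$, we get $|g_U-g_{U'}|\le|p|^{1/p}$: the roots agree modulo $\varpi$ with $|\varpi|^p=|p|$, but need not agree. Together they define a section of $\mathcal O^+/\varpi$, and lifting it to a section of $\mathcal O^+$ meets an obstruction in an $H^1$ of $\mathcal O^+$. Nothing about single residue fields controls that group. Theorem B says that on $X_v$ this is the whole story.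

## 5. $H^1(X_v,\mathcal O^+)$ as the exact obstruction

*Proof of Theorem B.* The implication (c)⇒(b) is trivial.

**Step 1: the pair $(\breve A,\breve A^+)$.** The purpose is to see that $\breve A$ is a uniform Tate ring. For affinoid perfectoid $Y$ the ring $\mathcal O^+(Y)$ is $p$-torsion free, $p$-adically complete and integrally closed in $\mathcal O(Y)$. So $\breve A^+$ is $p$-torsion free, and a family lies in $p^n\breve A^+$ as soon as each component is divisible by $p^n$, because the quotients are unique and therefore compatible. Limits may be taken componentwise, so $\breve A^+$ is $p$-adically complete. Take it as ring of definition of $\breve A$. An element of $\breve A$ that is integral over $\breve A^+$ has all components in $\mathcal O^+(Y)$, so $\breve A^+$ is integrally closed in $\breve A$. Finally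
$$\mathfrak m\breve A^\circ\subset\breve A^+:$$
a power-bounded $f$ is power-bounded in every $\mathcal O(Y)$, so for $\mu\in\mathfrak m$ each $\mu f_Y$ is topologically nilpotent and lies in $\mathcal O^+(Y)$. Thus $\breve A^\circ$ is bounded and $\breve A$ is uniform.

**Step 2: (a)⇒(c).** We show that $S=\mathrm{Spa}(\breve A,\breve A^+)$ is a final object of $X_v$. It is affinoid perfectoid with $\mathcal O(S)=\breve A$ and $\mathcal O^+(S)=\breve A^+$, and it is an object of $X_v$ via $A\to\breve A$. For each $Y\in X_v$ the evaluation $\mathrm{ev}_Y:\breve A\to\mathcal O(Y)$, $f\mapsto f_Y$, is a continuous map taking $\breve A^+$ to $\mathcal O^+(Y)$, i.e. a morphism $Y\to S$ over $X$. Let $f\in\breve A$. Its component $f_S$ is an element of $\mathcal O(S)=\breve A$. Compatibility of the family $f$ along the morphism $\mathrm{ev}_Y:Y\to S$ says $f_Y=\mathrm{ev}_Y(f_S)=(f_S)_Y$. This holds for all $Y$, so $f_S=f$. Now let $\psi:Y\to S$ be any morphism over $X$. Compatibility along $\psi$ gives $f_Y=\psi^*(f_S)=\psi^*(f)$ for all $f$, so $\psi=\mathrm{ev}_Y$. Thus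 $S$ is final, $H^i(X_v,\mathcal O^+)=H^i(S_v,\mathcal O^+)$, and this is almost zero for $i>0$ by (F3).

**Step 3: (b)⇒(a), approximate roots of elements of $\breve A^+$.** Choose $\varpi\in K$ with $|\varpi|^p=|p|$. By Lemma 1(ii), $p$-th power is a bijection $\mathcal O^+(Y)/\varpi\to\mathcal O^+(Y)/p$ for affinoid perfectoid $Y$. Passing to sheaves, $H^0(X_v,\mathcal O^+/\varpi)\to H^0(X_v,\mathcal O^+/p)$ is bijective. The sequence $0\to\mathcal O^+\xrightarrow{\varpi}\mathcal O^+\to\mathcal O^+/\varpi\to0$ shows that $\breve A^+/\varpi$ embeds into $H^0(X_v,\mathcal O^+/\varpi)$ with cokernel contained in $H^1(X_v,\mathcal O^+)$, which is almost zero by (b). Likewise the kernel of $\breve A^+\to H^0(X_v,\mathcal O^+/p)$ is $p\breve A^+$.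

Let $f\in\breve A^+$ and $0\ne\delta\in\mathfrak m$. Choose $h\in H^0(X_v,\mathcal O^+/\varpi)$ whose $p$-th power in $H^0(X_v,\mathcal O^+/p)$ is the class of $f$, and lift $\delta h$ to $g\in\breve A^+$. Then $g^p-\delta^pf$ vanishes in $H^0(X_v,\mathcal O^+/p)$, so $\delta^pf=g^p+ph'$ with $h'\in\breve A^+$. With $G=g/\delta$,
$$f=G^p+\frac p{\delta^p}h'.$$
If $|\delta^p|\ge|p|$, this gives $G^p\in\breve A^+$, so $G\in\breve A^\circ$.

**Step 4: (b)⇒(a), roots of elements of $\breve A^\circ$.** Let $f\in\breve A^\circ$. By Step 1, $\delta^pf\in\breve A^+$. Apply Step 3 to it and divide by $\delta^p$: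
$$f=\Big(\frac G\delta\Big)^p+\frac p{\delta^{2p}}h',\qquad h'\in\breve A^+ .$$
If $|\delta^{2p}|\ge|p|$, then $(G/\delta)^p\in\breve A^\circ$, so $G/\delta\in\breve A^\circ$. Now choose $\varpi'\in K$ with $|p|<|\varpi'^p|<1$ and then $\delta\in\mathfrak m$ with $|\delta|$ so close to $1$ that $|p/\delta^{2p}|\le|\varpi'^p|$. Then $\varpi'^p$ divides $p$, and every $f\in\breve A^\circ$ is a $p$-th power modulo $\varpi'^p\breve A^\circ$. So $\breve A$ is perfectoid. $\square$

To refute the conjecture we therefore need perfectoid residue fields together with a class in $H^1$ that is not almost zero. Section 1 suggests the class.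

## 6. Bézout relations on two charts, and a gluing that kills too much

From now on $K$ is as in Theorem A. Let $\mathcal O_K$ have maximal ideal $\mathfrak m$ and residue field $k$. Let $\mathcal O_K^\flat$ be its tilt, with maximal ideal $\mathfrak m^\flat$ and valuation $v(h)=v(h^\sharp)$. Fix $t,\varepsilon\in\mathcal O_K^\flat$ with $t^\sharp=p$ and $\varepsilon=(1,\zeta_p,\zeta_{p^2},\dots)$, so $v(t)=1$. Then $\xi=p-[t]$ generates the kernel of $\theta:W(\mathcal O_K^\flat)\to\mathcal O_K$.

Return to charts with coordinates $x,y$ as in Section 1, possibly with more variables. How can a ring of functions $A=A_1\cap A_2$ exclude points where $|x|$ and $|y|$ are both less than $1$? Suppose $A$ contains, for each $m=p^r$, power-bounded $\alpha,\beta$ with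
$$y^m\alpha-x^m\beta=p^2 .$$
At a rank-one point where $\alpha$ and $\beta$ have absolute value at most $1$, this gives $|p|^2\le\max(|x|,|y|)^m$ for all $m=p^r$, so $\max(|x|,|y|)\ge1$. To get such $\alpha,\beta$ it suffices to have integral functions $W_a\in A_a^+$ with
$$W_1-W_2=p^2x^{-m}y^{-m},$$
for then $\alpha=x^mW_1=x^mW_2+p^2y^{-m}$ and $\beta=y^mW_2=y^mW_1-p^2x^{-m}$ are integral on both charts. So we have to make $p^2x^{-m}y^{-m}$ a difference of integral functions for all $m=p^r$, while $p^\gamma x^{-1}y^{-1}$, for small $\gamma$, must not become one.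

**The obvious gluing.** Work with perfect rings over $\mathcal O_K^\flat$ and untilt later. Adjoin to chart $1$ the coordinates of a universal Witt vector $w_1$, to chart $2$ those of $w_2$, and glue by $w_1=w_2+[t^2b]$ with $b=x^{-m}y^{-m}$. Applying $\theta$ gives the desired relation. But compare coordinates with index $0$: $\tilde w_{1,0}=\tilde w_{2,0}+t^2x^{-m}y^{-m}$. In a perfect ring of characteristic $p$ we may take $m$-th roots, $m=p^r$:
$$\tilde w_{1,0}^{1/m}-\tilde w_{2,0}^{1/m}=t^{2/m}x^{-1}y^{-1}.$$
As $r$ grows, $2/m\to0$, and the class of $t^\gamma x^{-1}y^{-1}$ is killed for every $\gamma>0$. The attempt fails here, because an identity in $W$ can be reduced modulo $p$ and carries all its $p$-power roots along, whereas we want the identity only after applying $\theta$.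

**The remedy.** Glue only modulo $\xi$: set $w_1=w_2+[t^2b]+\xi z$ with a Witt vector $z$ on the overlap. Two requirements restrict $z$.

- It must not split between the charts. If $z=z_1-z_2$ with $z_a$ integral on chart $a$, then $w_1-\xi z_1=(w_2-\xi z_2)+[t^2b]$, and the previous failure recurs with $w_a-\xi z_a$ in place of $w_a$.
- It must become integral on chart $2$ after multiplication by monomials in $x$-type coordinates, and on chart $1$ after multiplication by monomials in $y$-type coordinates. Otherwise we could not recover the chart functions $w_1,w_2$ from elements of $A_1\cap A_2$, and a point of $A$ need not extend to a chart.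

Both are met by $z=[c]u$ with $u$ a universal Witt vector on both charts and $c=x'^{-1}y'^{-1}$, where $(x',y')$ is a *new* pair of coordinates. The coordinates with index $0$ now satisfy $\tilde w_{1,0}=\tilde w_{2,0}+t^2b-tc\tilde u_0$, since $\xi\equiv-[t]$ modulo $p$, and the root trick leaves behind a term $t^{1/m}c^{1/m}\tilde u_0^{1/m}$. The price is that the new pair also has to satisfy Bézout relations, also against the old coordinates. So the process is repeated infinitely often, with bookkeeping.

## 7. The algebra $A=A_1\cap A_2$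

**Step 1: bookkeeping.** We want to treat every pair $(x_i,y_j)$ and every $m=p^r$ at some stage $s>i,j$. Choose a surjection $s\mapsto(i(s),j(s),m(s))$ from $\{1,2,\dots\}$ onto $\mathbf N\times\mathbf N\times\{p^r:r\ge0\}$ with $i(s),j(s)<s$. To get one, take a surjection taking each value infinitely often, and replace its value $(i,j,m)$ at $s$ by $(0,0,1)$ whenever $\max(i,j)\ge s$.

**Step 2: the perfect rings.** Take variables $x_k,y_k$ ($k\ge0$), $\tilde u_{s,l}$ and $\tilde w_{a,s,l}$ ($s\ge1$, $l\ge0$, $a=1,2$), and put
$$\begin{aligned}P_1&=\mathcal O_K^\flat[x_k^{\pm1/p^\infty},y_k^{1/p^\infty},\tilde u_{s,l}^{1/p^\infty},\tilde w_{1,s,l}^{1/p^\infty}],\\ P_2&=\mathcal O_K^\flat[x_k^{1/p^\infty},y_k^{\pm1/p^\infty},\tilde u_{s,l}^{1/p^\infty},\tilde w_{2,s,l}^{1/p^\infty}],\\ P_{12}&=\mathcal O_K^\flat[x_k^{\pm1/p^\infty},y_k^{\pm1/p^\infty},\tilde u_{s,l}^{1/p^\infty},\tilde w_{2,s,l}^{1/p^\infty}].\end{aligned}$$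
Write $u_s=\sum p^l[\tilde u_{s,l}]$, $w_{a,s}=\sum p^l[\tilde w_{a,s,l}]$ and
$$c_s=x_s^{-1}y_s^{-1},\qquad b_s=x_{i(s)}^{-m(s)}y_{j(s)}^{-m(s)}.$$

**Step 3: the gluing.** We have $P_2\subset P_{12}$. Map $P_1\to P_{12}$ by the identity on $x,y,\tilde u$, and send $\tilde w_{1,s,l}$ to the $l$-th coordinate of the right side of
$$w_{1,s}=w_{2,s}+[t^2b_s]+\xi\,[c_s]\,u_s\qquad\text{in }W(P_{12}).\tag{1}$$
For example, if the triple at $s=1$ is $(0,0,m)$, then $b_1=x_0^{-m}y_0^{-m}$ and $c_1=x_1^{-1}y_1^{-1}$.

This map extends to $P_1':=P_1[y_k^{-1/p^\infty}]_k\to P_{12}$. The extension is an isomorphism: the map back that is the identity on $x,y,\tilde u$ and sends $w_{2,s}$ to $w_{1,s}-[t^2b_s]-\xi[c_s]u_s$ is inverse to it, since both composites fix the universal Witt vectors. Now $P_1\subset P_1'$ is an inclusion of free $\mathcal O_K^\flat$-modules in which monomials go to monomials, and so is $P_2\subset P_{12}$. Hence $P_1/I\to P_{12}/I$ and $P_2/I\to P_{12}/I$ are injective for every ideal $I\subset\mathcal O_K^\flat$. We regard $P_1,P_2$ as subrings of $P_{12}$.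

**Step 4: untilting.** For $a\in\{1,2,12\}$ let $\mathcal P_a$ be the $t$-completion of $P_a$. It is perfect, because Frobenius identifies $P_a/t^n$ with $P_a/t^{pn}$, and it is $t$-torsion free. Since $P_a$ is free over the $t$-adically separated ring $\mathcal O_K^\flat$, we have $P_a\subset\mathcal P_a$. Put
$$A_a^+=W(\mathcal P_a)/\xi,\qquad A_a=A_a^+[1/p],\qquad h^\sharp=[h]\bmod\xi,$$
and let $\theta:W(\mathcal P_a)\to A_a^+$ be the quotient map. A monomial of $P_a$ means a product of powers of the variables with the allowed exponents.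

**Lemma 2.** $A_a^+$ is $p$-torsion free and $p$-complete, with $A_a^+/p=P_a/t$. It is the $p$-completed free $\mathcal O_K$-module on the elements $e^\sharp$, where $e$ runs over the monomials of $P_a$. The norm $|\sum\lambda_ee^\sharp|=\max|\lambda_e|$ on $A_a$ is multiplicative with unit ball $A_a^+=A_a^\circ$, and $A_a$ is a perfectoid $K$-algebra. The maps $A_1\to A_{12}\leftarrow A_2$ are isometric embeddings.

*Proof.* Write $W=W(\mathcal P_a)$. It is $p$-torsion free and $p$-complete, and $W/p=\mathcal P_a$ is $t$-torsion free. Note $\xi\equiv-[t]$ modulo $p$.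

*$\xi$ is a nonzerodivisor.* If $\xi f=0$, then $t\bar f=0$ in $\mathcal P_a$, so $f=pf'$ and $\xi f'=0$. Iterating, $f\in\bigcap p^nW=0$.

*$W/\xi$ is $p$-torsion free.* If $pf=\xi g$, then $t\bar g=0$, so $g=pg'$ and $f=\xi g'$.

*$W/\xi$ is $p$-complete.* Since $W/\xi$ is $p$-torsion free, the sequence $0\to W\xrightarrow{\xi}W\to W/\xi\to0$ stays exact modulo $p^n$. The transition maps of the system $W/p^n$ are surjective, so the limit over $n$ is again exact: $0\to W\xrightarrow{\xi}W\to\varprojlim(W/\xi)/p^n\to0$. Hence $W/\xi=\varprojlim(W/\xi)/p^n$.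

*Basis.* We have $A_a^+/p=W/(p,\xi)=\mathcal P_a/t=P_a/t$, which is free over $\mathcal O_K^\flat/t=\mathcal O_K/p$ on the monomials. The map from the $p$-completed free $\mathcal O_K$-module on the symbols $e$ to $A_a^+$, $e\mapsto e^\sharp$, is an isomorphism modulo $p$ between $p$-complete $p$-torsion free modules, so it is an isomorphism: surjective by successive approximation, and an element of the kernel is divisible by $p$ with quotient again in the kernel, hence zero.

*Norm.* The ring $A_a^+/\mathfrak mA_a^+$ is the monoid algebra over $k$ of the monoid of monomials. This monoid embeds in a $\mathbf Q$-vector space, which can be totally ordered as a group, so the algebra is a domain (compare leading terms). Norms are attained, with values in $|K|$. An element of norm less than $1$ has the norm of some $\lambda\in\mathfrak m$ and so lies in $\lambda A_a^+\subset\mathfrak mA_a^+$. Therefore elements of norm $1$ are those of $A_a^+$ with nonzero reduction, and a product of two of them has norm $1$. Scaling by $K$, the norm is multiplicative. So power-bounded means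 norm $\le1$, i.e. $A_a^\circ=A_a^+$. Frobenius is surjective on $A_a^\circ/p=P_a/t$ because $P_a$ is perfect, so $A_a$ is perfectoid.

*Isometry.* By Step 3 with $I=\mathfrak m^\flat$, the map $A_a^+/\mathfrak m\to A_{12}^+/\mathfrak m$ is injective for $a=1,2$. So elements of norm $1$ go to elements of norm $1$; scale by $K$. $\square$

**Step 5: the algebra.** Define
$$A:=A_1\cap A_2\subset A_{12},\qquad A^\circ=A\cap A_{12}^+ .$$
Both $A_1$ and $A_2$ are complete, hence closed in $A_{12}$, so $A$ is complete. The norm of $A_{12}$ restricts to a multiplicative norm on $A$, and its unit ball $A\cap A_{12}^+=A_1^+\cap A_2^+$ is the ring of power-bounded elements. So $(A,A^\circ)$ is a uniform Tate–Huber pair over $(K,\mathcal O_K)$. If $h\in P_1\cap P_2$, then $h^\sharp\in A^\circ$. From now on $x_k,y_k,b_s$ also denote $x_k^\sharp,y_k^\sharp,b_s^\sharp$. In particular $x_k,y_k\in A^\circ$.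

## 8. Every rank-one point lies on a chart

**Step 1: Bézout relations in $A$.** These are the functions promised in Section 6. Put $W_{a,s}=\theta(w_{a,s})\in A_a^+$. Since $\theta$ kills $\xi$ and $t^\sharp=p$, (1) gives $W_{1,s}-W_{2,s}=p^2b_s$. With $(i,j,m)=(i(s),j(s),m(s))$ set
$$\alpha_s=x_i^mW_{1,s}=x_i^mW_{2,s}+p^2y_j^{-m},\qquad\beta_s=y_j^mW_{2,s}=y_j^mW_{1,s}-p^2x_i^{-m}.$$
The two expressions for each show $\alpha_s,\beta_s\in A_1^+\cap A_2^+=A^\circ$. Moreover
$$y_j^m\alpha_s-x_i^m\beta_s=x_i^my_j^m(W_{1,s}-W_{2,s})=p^2.\tag{2}$$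

**Lemma 3.** Let $L$ be a complete rank-one valued field and $\varphi:A\to L$ a continuous homomorphism with $\varphi(A^\circ)\subset L^\circ$. Then $\max(|\varphi(x_i)|,|\varphi(y_j)|)=1$ for all $i,j$. Moreover, for $a=1$ or $a=2$, $\varphi$ extends to a continuous homomorphism $\varphi_a:A_a\to L$ with $\varphi_a(A_a^\circ)\subset L^\circ$. If $\varphi(A)$ generates a dense subfield of $L$, then $L$ is perfectoid.

*Proof.*

**Step 2: $\varphi$ is norm-decreasing.** The valuation of $L$ restricted to $K$ is $\le1$ on $\mathcal O_K$, and $|\varphi(p)|<1$ by continuity. As $\mathcal O_K$ has rank one, the restriction is equivalent to the given valuation of $K$, and we normalize it to be equal. If $0\ne a\in A$, choose $\lambda\in K^\times$ with $|a|=|\lambda|$. Then $a/\lambda\in A^\circ$, so $|\varphi(a)|\le|a|$.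

**Step 3: one of the two families consists of elements of absolute value $1$.** Fix $i,j$. For each $m=p^r$ the triple $(i,j,m)$ occurs at some $s$, and (2) gives
$$|p|^2\le\max(|\varphi(x_i)|,|\varphi(y_j)|)^m .$$
Let $r\to\infty$: the maximum is at least $1$, and it is at most $1$ since $x_i,y_j\in A^\circ$. So either all $|\varphi(x_i)|=1$, or some $|\varphi(x_i)|<1$ and then all $|\varphi(y_j)|=1$. Take the first case; the second is treated in the same way, with one change given in Step 5.

**Step 4: extend to a localization.** Let $M\subset A^\circ$ be the set of monomials in the $(x_k^{1/p^r})^\sharp$. Its elements are units of $A_1$, so $M^{-1}A\subset A_1$. For $f\in M$ we have $|f|=1=|\varphi(f)|$. So $\varphi$ extends to $M^{-1}A$, and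
$$|\varphi(a/f)|=|\varphi(a)|\le|a|=|a/f|,$$
because $A\to A_1$ is isometric and the norm is multiplicative.

**Step 5: $M^{-1}A$ is dense in $A_1$.** By Lemma 2 the $K$-linear combinations of the $e^\sharp$ are dense, so it suffices to find for every monomial $e$ of $P_1$ a monomial $f$ in the $x_k^{1/p^r}$ with $fe\in P_1\cap P_2$. Then $e^\sharp=(fe)^\sharp/f^\sharp\in M^{-1}A$. Treat the variables one at a time. For $y_k^q$ and $\tilde u_{s,l}^q$ with $q\ge0$ take $f=1$. For $x_k^q$ take $f=x_k^{|q|}$. For $\tilde w_{1,s,l}$ multiply (1) by $[x_i^mx_s]$: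
$$[x_i^mx_s]w_{1,s}=[x_i^mx_s]w_{2,s}+[t^2x_sy_j^{-m}]+\xi[x_i^my_s^{-1}]u_s .$$
The left side lies in $W(P_1)$ and the right side in $W(P_2)$, so both lie in $W(P_1\cap P_2)$, and $x_i^mx_s\tilde w_{1,s,l}\in P_1\cap P_2$ for all $l$. Since $P_1\cap P_2$ is perfect, it contains all powers of this element with exponent in $\mathbf Z[1/p]_{\ge0}$. In the case where all $|\varphi(y_j)|=1$, exchange the roles of the charts and use
$$[y_j^my_s]w_{2,s}=[y_j^my_s]w_{1,s}-[t^2y_sx_i^{-m}]-\xi[y_j^mx_s^{-1}]u_s .$$

**Step 6: conclusion.** By Steps 4 and 5 and completeness of $L$, $\varphi$ extends to a norm-decreasing $\varphi_1:A_1\to L$, so $\varphi_1(A_1^\circ)\subset L^\circ$. If $\varphi(A)$ generates a dense subfield, so does $\varphi_1(A_1)$. Then $L$ is the completed residue field of the perfectoid algebra $A_1$ at the point defined by $\varphi_1$, and $L$ is perfectoid by (F1). $\square$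

**Proof of Theorem A(1).** The completed residue field at $x\in\mathrm{Spa}(A,A^\circ)$ equals, as a topological field, the one at its rank-one generization. At a rank-one point let $L$ be the completed residue field. The map $A\to L$ is continuous, carries power-bounded elements into $L^\circ$, and generates a dense subfield. Apply Lemma 3. $\square$

## 9. Computation of $\breve A$

Let $T_a=\mathrm{Spa}(A_a,A_a^\circ)$ for $a\in\{1,2,12\}$. These are affinoid perfectoid spaces over $X$, and the composites $T_{12}\to T_1\to X$ and $T_{12}\to T_2\to X$ agree.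

**Step 1: a map $\breve A\to A$.** For $f\in\breve A$ the functions $f_{T_1}\in A_1$ and $f_{T_2}\in A_2$ both restrict to $f_{T_{12}}$ in $A_{12}$, so they define an element of $A_1\cap A_2=A$. The composite $A\to\breve A\to A$ is the identity.

**Step 2: the map is injective.** Suppose $f_{T_1}=f_{T_2}=0$, and let $Y\to X$ be affinoid perfectoid. Let $y\in Y$ be a rank-one point, with completed residue field $K(y)$, which is perfectoid by (F1) ($Y$ lies over $K$, since $A$ is a $K$-algebra). The map $A\to\mathcal O(Y)\to K(y)$ satisfies the hypotheses of Lemma 3, so $\mathrm{Spa}(K(y),K(y)^\circ)\to X$ factors through $T_1$ or $T_2$. Compatibility of $f$ along this factorization gives $f_Y(y)=0$. Since $\mathcal O(Y)$ is uniform, (U2) gives $f_Y=0$. Hence $\breve A=A$.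

**Step 3: the integral version.** If $f\in\breve A^+$, then $f_{T_a}\in A_a^\circ$, so $f\in A_1^+\cap A_2^+=A^\circ$. Conversely every map $(A,A^\circ)\to(\mathcal O(Y),\mathcal O^+(Y))$ takes $A^\circ$ into $\mathcal O^+(Y)$, so $A^\circ\subset\breve A^+$. Thus $\breve A^+=A^\circ$, which proves Theorem A(2). $\square$

## 10. The class $t^\gamma x_0^{-1}y_0^{-1}$ survives modulo $t$

**Proposition 4.** Let $\gamma\in\mathbf Z[1/p]$ with $0<\gamma<1$. In $P_{12}/t$, the element $t^\gamma x_0^{-1}y_0^{-1}$ does not lie in $P_1/t+P_2/t$.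

*Proof.*

**Step 1: cut the construction into stages.** We want to remove one equation (1) at a time. For $s\ge0$ let $P_a^{(s)}\subset P_a$ be the subring over $\mathcal O_K^\flat$ generated by the variables $x_k,y_k$ with $0\le k\le s$ and $\tilde u_{r,l},\tilde w_{\cdot,r,l}$ with $1\le r\le s$, together with their $p$-power roots, and inverses as allowed. Equation (1) with index $r\le s$ involves only $x_r,y_r,u_r,w_{\cdot,r}$ and $x_{i(r)},y_{j(r)}$ with $i(r),j(r)<r$. So we have maps $P_1^{(s)}\to P_{12}^{(s)}\leftarrow P_2^{(s)}$. The maps $P_a^{(s)}/t\to P_a/t$ are injective, as monomials go to monomials, and the union over $s$ is $P_a/t$.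

**Claim.** Let $s\ge1$ and $\rho\in P_{12}^{(s-1)}/t$. If $\rho\in P_1^{(s)}/t+P_2^{(s)}/t$ inside $P_{12}^{(s)}/t$, then $\rho\in P_1^{(s-1)}/t+P_2^{(s-1)}/t$ inside $P_{12}^{(s-1)}/t$.

**Step 2: the claim suffices.** If the proposition failed, we would have $t^\gamma x_0^{-1}y_0^{-1}=h_1-h_2$ with $h_a\in P_a^{(s)}/t$ for some large $s$, and this equation would hold in $P_{12}^{(s)}/t\subset P_{12}/t$. The left side lies in $P_{12}^{(0)}/t$. Applying the claim for $s,s-1,\dots,1$ we get
$$t^\gamma x_0^{-1}y_0^{-1}\in\big(\mathcal O_K^\flat[x_0^{\pm1/p^\infty},y_0^{1/p^\infty}]+\mathcal O_K^\flat[x_0^{1/p^\infty},y_0^{\pm1/p^\infty}]\big)/t .$$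
This is the situation of Section 1: the monomial $x_0^{-1}y_0^{-1}$ occurs in neither ring, and $t^\gamma\ne0$ in $\mathcal O_K^\flat/t$. Contradiction.

It remains to prove the claim. Put $R_a=P_a^{(s-1)}/t$ and $\mathcal Q=P_{12}^{(s-1)}$. Drop the index $s$ from $u,w_1,w_2$, and write $b=b_s$, which lies in $\mathcal Q$ because $i(s),j(s)\le s-1$. Put $\tilde z_l=c_s\tilde u_l$ and $z=[c_s]u=\sum p^l[\tilde z_l]$, so that
$$w_1=w_2+[t^2b]+\xi z .$$
Write $\rho=h_1-h_2$ with $h_a\in P_a^{(s)}/t$.

**Step 3: a grading removes $x_s,y_s$ and $u$ from $h_1,h_2$.** Grade $P_a^{(s)}$ by $\mathbf Z[1/p]^2$ with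
$$\deg x_s=(1,0),\qquad\deg y_s=(0,1),\qquad\deg\tilde u_l=(1,1),$$
and degree $(0,0)$ for $P_a^{(s-1)}$ and for $\tilde w_{a,l}$ ($\tilde w_{2,l}$ in $P_{12}^{(s)}$). Since $c_s=x_s^{-1}y_s^{-1}$, we have $\deg\tilde z_l=(0,0)$. The coordinates of $w_2+[t^2b]+\xi z$ lie in the perfect ring $\mathcal Q[\tilde w_{2,l}^{1/p^\infty},\tilde z_l^{1/p^\infty}]$, so have degree $(0,0)$. Hence all maps are graded. Since $\rho$ has degree $(0,0)$, we may replace $h_a$ by its component of degree $(0,0)$.

Apart from factors of degree $(0,0)$, a monomial of $P_1^{(s)}$ is $x_s^qy_s^{q'}\prod\tilde u_l^{J_l}$ with $q'\ge0$ and all $J_l\ge0$. It has degree $(q+|J|,q'+|J|)$ with $|J|=\sum J_l$. If this is $(0,0)$, then $q'=|J|=0$, so $J=0$ and $q=0$. In $P_2^{(s)}$ the same holds using $q\ge0$. Therefore $h_1=g_1(w_1)$ and $h_2=g_2(w_2)$ with $g_a\in R_a[\tilde w_l^{1/p^\infty}]_{l\ge0}$. Here and below, $g(\omega)$ means that the coordinates of the Witt vector $\omega$ are substituted for the $\tilde w_l$; if $\omega\in W(C)$ for a perfect $\mathcal Q$-algebra $C$, then $g(\omega)\in C/tC$.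 We obtain
$$g_1\big(w_2+[t^2b]+\xi z\big)=\rho+g_2(w_2)\qquad\text{in }R_{12}[\tilde w_{2,l}^{1/p^\infty},\tilde z_l^{1/p^\infty}].\tag{3}$$
This ring is a polynomial ring in the $\tilde w_{2,l},\tilde z_l$ and a subring of $P_{12}^{(s)}/t$, because distinct monomials in the $\tilde w_{2,l}$ and $\tilde z_l=x_s^{-1}y_s^{-1}\tilde u_l$ are distinct monomials in the original variables.

**Step 4: $g_1$ depends only on its argument modulo $\xi$.** Let $C$ be a perfect $\mathcal Q$-algebra and $\omega,\zeta\in W(C)$. There is a $\mathcal Q$-algebra map $\mathcal Q[\tilde w_{2,l}^{1/p^\infty},\tilde z_l^{1/p^\infty}]\to C$ sending $w_2$ to $\omega$ and $z$ to $\zeta$. Applying its reduction modulo $t$ to (3),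
$$g_1\big(\omega+[t^2b]+\xi\zeta\big)=\rho+g_2(\omega)\qquad\text{in }C/tC.\tag{4}$$
The right side does not involve $\zeta$. This is where the freedom of $z$ enters, and it is what the gluing without $\xi z$ lacked.

**Step 5: test on Teichmüller elements.** Since $\theta([\varepsilon])=\varepsilon^\sharp=1$, we may write $[\varepsilon]-1=\xi\mu'$ with $\mu'\in W(\mathcal O_K^\flat)$. Take $C=\mathcal Q[V^{1/p^\infty}]$ and $\omega=[V]-[t^2b]$ in (4), once with $\zeta=0$ and once with $\zeta=\mu'[V]$. The arguments of $g_1$ are $[V]$ and $[V]+([\varepsilon]-1)[V]=[\varepsilon V]$. Hence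
$$g_1([\varepsilon V])=g_1([V])\qquad\text{in }R_{12}[V^{1/p^\infty}].$$
Write $g_1([V])=\sum_qa_qV^q$, a finite sum with $q\in\mathbf Z[1/p]_{\ge0}$ and $a_q\in R_{12}$. As $g_1([\varepsilon V])=\sum_qa_q\varepsilon^qV^q$, we get
$$(\varepsilon^q-1)a_q=0\quad\text{for all }q.\tag{5}$$

**Step 6: $t^{2q}a_q=0$ for $q>0$.** Let $q=p^nj$ with $n\in\mathbf Z$, $j\ge1$, $p\nmid j$. Then $\varepsilon^q-1=(\varepsilon^j-1)^{p^n}$, and $(\varepsilon^j-1)/(\varepsilon-1)=1+\varepsilon+\dots+\varepsilon^{j-1}\equiv j$ modulo $\mathfrak m^\flat$ is a unit. Moreover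
$$v(\varepsilon-1)=\lim_np^nv(\zeta_{p^n}-1)=\lim_n\frac{p^n}{p^{n-1}(p-1)}=\frac p{p-1}.$$
(For $p=2$ one has $-1=1$ in $\mathcal O_K^\flat$, but $v(\zeta_{2^n}+1)=v(\zeta_{2^n}-1)$ for $n\ge2$, so the formula holds as well.) Therefore
$$v(\varepsilon^q-1)=p^n\frac p{p-1}\le2p^n\le2q .$$
Since $\mathcal O_K^\flat$ is a valuation ring, $t^{2q}\in(\varepsilon^q-1)\mathcal O_K^\flat$, and (5) gives $t^{2q}a_q=0$.

**Step 7: descend $\rho$.** Substituting $V=t^2b$, only the constant term survives:
$$g_1([t^2b])=\sum_qa_qt^{2q}b^q=a_0=g_1(0).\tag{6}$$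
Now take $C=\mathcal Q$ and $\omega=\zeta=0$ in (4), and use (6):
$$\rho=g_1([t^2b])-g_2(0)=g_1(0)-g_2(0).$$
Here $g_a(0)$ is the constant coefficient of $g_a$ and lies in $R_a=P_a^{(s-1)}/t$. This is the claim. $\square$

As a check on Step 6, the function $g=\tilde w_0^{1/m}$ that caused the failure in Section 6 has $a_{1/m}=1$, and (5) would require $\varepsilon^{1/m}-1$ to be divisible by $t$. But $v(\varepsilon^{1/m}-1)=\frac p{(p-1)m}$, which is less than $1$ as soon as $m>\frac p{p-1}$. So for large $m$ this function is no longer available.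

## 11. Almost acyclicity contradicts the surviving class

**Proof of Theorem A(3).** Suppose $A$ is perfectoid. Let $S=\mathrm{Spa}(A,A^\circ)$, which is affinoid perfectoid over $K$ (Lemma 1(i)).

**Step 1: a rational cover of $S$ by two pieces.** The purpose is to apply (F2). By (2) for some $s$ with $i(s)=j(s)=0$, the elements $x_0,y_0$ generate the unit ideal of $A$. So $V_1=\{|y_0|\le|x_0|\}$ and $V_2=\{|x_0|\le|y_0|\}$ are rational subsets covering $S$. Put $V_{12}=V_1\cap V_2$. By (F2) the rings $\mathcal O(V_1),\mathcal O(V_2),\mathcal O(V_{12})$ are perfectoid and $H^1(S,\mathcal O^+)$ is almost zero. Čech $H^1$ injects into $H^1$, so the cokernel of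
$$\mathcal O^+(V_1)\oplus\mathcal O^+(V_2)\to\mathcal O^+(V_{12}),\qquad(d_1,d_2)\mapsto d_1-d_2,$$
is almost zero.

**Step 2: an integral function on $V_{12}$.** The elements $x_0,y_0$ are invertible on $V_{12}$. Let $d=(x_0y_0)^{-1}\in\mathcal O(V_{12})$. At a rank-one point of $V_{12}$ we have $|x_0|=|y_0|$, and $\max(|x_0|,|y_0|)=1$ by Lemma 3, so $|d|=1$ there. By (U1), $d$ is power-bounded, so $\varpi d\in\mathcal O^+(V_{12})$ for all $\varpi\in\mathfrak m$. Let $\gamma=1/p^2$ and $p^\gamma:=(t^\gamma)^\sharp$, and factor $p^\gamma=\varpi_1\varpi_2$ with $\varpi_1=(t^{1/p^3})^\sharp$ and $\varpi_2=(t^{1/p^2-1/p^3})^\sharp$ in $\mathfrak m$. Then $\varpi_1d\in\mathcal O^+(V_{12})$, and by Step 1 $\varpi_2$ kills its class in the cokernel. So there are $d_a\in\mathcal O^+(V_a)$ with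
$$p^\gamma d=d_1-d_2\quad\text{on }V_{12}.$$

**Step 3: pull back to the charts.** In $A_1$ the element $x_0$ is a unit of $A_1^\circ$ and $y_0/x_0\in A_1^\circ$, so $T_1\to S$ factors through $V_1$. By the universal property of rational subsets, $(A,A^\circ)\to(A_1,A_1^\circ)$ extends uniquely to $(\mathcal O(V_1),\mathcal O^+(V_1))$. In the same way $T_2\to S$ factors through $V_2$ and $T_{12}\to S$ through $V_{12}$, and by uniqueness these factorizations are compatible with $T_{12}\to T_1$ and $T_{12}\to T_2$. Pulling back $d_1,d_2$ we get $a_1\in A_1^+$ and $a_2\in A_2^+$ with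
$$\frac{p^\gamma}{x_0y_0}=a_1-a_2\quad\text{in }A_{12}^+ .$$

**Step 4: reduce modulo $p$.** The left side is $(t^\gamma x_0^{-1}y_0^{-1})^\sharp$. In $A_{12}^+/p=P_{12}/t$ the equation becomes $t^\gamma x_0^{-1}y_0^{-1}\in P_1/t+P_2/t$, since $A_a^+/p=P_a/t$ for $a=1,2$. This contradicts Proposition 4. So $A$ is not perfectoid. $\square$

With $\breve A=A$, Theorem A disproves the conjecture. By Theorem B, $H^1(X_v,\mathcal O^+)$ is not almost zero for this $X$: it is exactly the obstruction that perfectoid residue fields do not remove.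

**Remark (the exponent $2$).** The argument works with $t^2$ replaced by $t^\sigma$ and $p^2$ by $(t^\sigma)^\sharp$, for any $\sigma\in\mathbf Z[1/p]$ with $\sigma\ge p/(p-1)$. In Lemma 3 one gets $|p|^\sigma\le\max(|\varphi(x_i)|,|\varphi(y_j)|)^m$, with the same conclusion. In Step 6 of Section 10 one gets $v(\varepsilon^q-1)=p^n\frac p{p-1}\le\sigma p^n\le\sigma q$, hence $t^{\sigma q}a_q=0$, which is what Step 7 needs.
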